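# Balanced blocks over the Cayley tree: a free group inside $T(\phi)$

## 1. Balanced blocks in a finite graph

The proof turns on a way of building long paths in a finite directed graph so that the number of times a path uses each edge hardly depends on the path. We build these paths first and then say what they are for.

Let $(V,E)$ be a finite directed graph with source and target maps $s,t$, such that for all $v,v'\in V$ the set $E(v,v')$ of edges from $v$ to $v'$ is nonempty. The *chain* of a path $\pi=(v_0,e_1,v_1,\dots,e_q,v_q)$ is $ch(\pi)=\sum_i\delta_{e_i}\in\mathbb Z[E]$. A *loop* at $v$ of length $L$ is a path of length $L$ with $v_0=v_L=v$, and $\Lambda_v$ is the set of these.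

A **block** is a path of the form
$$x=\ell_1\ell_2\cdots\ell_K\,e,\qquad \ell_i\in\Lambda_v,\quad e\in E(v,v'),$$
in which each loop $\ell\in\Lambda_v$ occurs exactly $J_e(\ell)$ times among $\ell_1,\dots,\ell_K$. The multiplicities $J_e$ are positive integers with sum $K$, fixed in advance for each edge $e$. The order of the loops is free. We want to choose $J_e$ so that for every block
$$ch(x)=C+\tau(v)-\tau(v'),\tag{1}$$
with $C\in\mathbb Z[E]$ fixed and $\tau:V\to\mathbb Z[E]$ integral. A constant chain is too much to ask: with $\partial\delta_e=\delta_{t(e)}-\delta_{s(e)}$, every path from $v$ to $v'$ has $\partial\,ch=\delta_{v'}-\delta_v$.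

**Data.** A *signed measure* on a finite set is a rational-valued function on it; its mass is the sum of its values. We are given

* rational probability measures with all weights positive: $\nu$ on $V$, and $\rho_{v,v'}$ on each $E(v,v')$;
* integer-valued signed measures of mass 1: $m$ on $V$, and $r_{v,v'}$ on each $E(v,v')$.

In this section $m$ and $r$ could be point masses; later, point masses will not be available. For signed measures $p,p'$ on $V$ put
$$[p,p']_\rho=\sum_{v,v'}p(v)p'(v')\,\rho_{v,v'}\in\mathbb Q[E],$$
and define $[p,p']_r$ likewise. Both are bilinear.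

**Product measures on loops.** Let $p_0=p_L=\delta_v$ and let $p_1,\dots,p_{L-1}$ be signed measures of mass 1 on $V$. Give the loop $(v_0,e_1,\dots,e_L,v_L)\in\Lambda_v$ the weight $\prod_{i=1}^{L-1}p_i(v_i)\prod_{i=1}^L\rho_{v_{i-1}v_i}(e_i)$. Summing first over edges and then over vertices shows that the mass is 1. If we sum out everything except the $i$-th edge and its ends, what remains is $p_{i-1}(v_{i-1})p_i(v_i)\rho_{v_{i-1}v_i}(e_i)$. So the *mean chain* $\sum_\ell \mathrm{weight}(\ell)\,ch(\ell)$ equals
$$\sum_{i=1}^L[p_{i-1},p_i]_\rho .\tag{2}$$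
The same holds with $r$ in place of $\rho$.

**Four measures.** Choose an integer $n_0\ge2$ with $1/n_0<\nu(v)$ for all $v$, or with $n_0=2$ if $V$ is a point. Put $\varepsilon=1/n_0$, let $L\ge 2n_0+2$, and let $I=\{2,4,\dots,2n_0\}\subset[2,L-2]$.

* $\lambda_v$ is the product measure with $\rho$ where $p_i=(1+\varepsilon)\nu-\varepsilon\delta_v$ for $i\in I$ and $p_i=\nu$ for the other inner $i$.
* $\gamma_v$ is the product measure with $r$ where $p_2=2m-\delta_v$ and $p_i=m$ for the other inner $i$.
* $\beta_v$ is the product measure with $r$ where all inner $p_i=m$.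
* $\alpha_e$, for $e\in E(v,v')$, is the measure on $\Lambda_v$ in which the first edge is $e$ (so $v_1=v'$), the vertices $v_2,\dots,v_{L-1}$ are independent with law $m$, $v_L=v$, and the remaining edges have law $r$.

**Lemma 1.** All four have mass 1; $\gamma_v,\beta_v,\alpha_e$ are integer-valued; all weights of $\lambda_v$ are positive rationals. With $\omega=[\nu,\nu]_\rho$ the mean chains are
$$\lambda_v:\ L\omega,\qquad \gamma_v:\ L[m,m]_r,\qquad \beta_v:\ [\delta_v,m]_r+(L-2)[m,m]_r+[m,\delta_v]_r,$$
$$\alpha_e:\ \delta_e+[\delta_{v'},m]_r+(L-3)[m,m]_r+[m,\delta_v]_r .$$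

*Proof.* Masses and integrality are clear. Positivity of $\lambda_v$ holds because $(1+\varepsilon)\nu(v)-\varepsilon>0$. The formulas for $\beta_v$ and $\alpha_e$ are read off position by position; in $\alpha_e$ the edges $v_2\to v_3,\dots,v_{L-2}\to v_{L-1}$ are $L-3$ in number.

For $\lambda_v$ put $a_i=p_i-\nu$. Then $a_0=a_L=\delta_v-\nu$, $a_i=-\varepsilon(\delta_v-\nu)$ for $i\in I$, and $a_i=0$ otherwise. Since $|I|\varepsilon=1$, we have $\sum_{i=0}^{L-1}a_i=\sum_{i=1}^La_i=0$. No two consecutive $a_i$ are nonzero, since the relevant indices are $0,2,4,\dots,2n_0$ and $L\ge2n_0+2$. Expanding (2),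
$$\sum_{i=1}^L[\nu+a_{i-1},\nu+a_i]_\rho=L\omega+\Big[\sum_{i=0}^{L-1}a_i,\nu\Big]_\rho+\Big[\nu,\sum_{i=1}^{L}a_i\Big]_\rho+\sum_{i=1}^L[a_{i-1},a_i]_\rho=L\omega .$$
For $\gamma_v$ put $a_i=p_i-m$. Then $a_0=a_L=\delta_v-m$, $a_2=-(\delta_v-m)$, and the rest vanish. The indices $0,2,L$ are pairwise non-consecutive, and the same expansion gives $L[m,m]_r$. $\square$

**Proposition 2.** Let $d\geq 1$ be a common denominator of all weights of all $\lambda_v$. For an integer $K\ge0$ write $K=k+q$ with $d\mid k$, $0\le q<d$, and put
$$J_e=k\lambda_v+q\gamma_v+\beta_v-\alpha_e\qquad(e\in E,\ v=s(e)).\tag{3}$$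
There is $K_0$ such that for $K\ge K_0$ all weights of all $J_e$ are positive integers; their sum is $K$. Every block $x=\ell_1\cdots\ell_Ke$ for such $J_e$, with $e\in E(v,v')$, satisfies (1) with
$$\tau(v)=[\delta_v,m]_r\in\mathbb Z[E],\qquad C=kL\,\omega+(qL+1)[m,m]_r\in\mathbb Z[E],$$
and every edge $u\in E$ occurs in $x$.

*Proof.* The weights are integers because $d\mid k$. The weights of $\lambda_v$ are bounded below by a positive constant, $k>K-d$, and $q\gamma_v+\beta_v-\alpha_e$ is bounded independently of $K$ since $q<d$. So the weights are positive for large $K$. The mass is $k+q+1-1=K$. By Lemma 1,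
$$ch(x)=\sum_\ell J_e(\ell)\,ch(\ell)+\delta_e=kL\omega+qL[m,m]_r+\big([\delta_v,m]_r-[\delta_{v'},m]_r+[m,m]_r-\delta_e\big)+\delta_e,$$
which is (1). Here $kL\omega$ is the total chain of the integer-valued measure $k\lambda_v$, so it is integral. Finally the loop $v\to s(u)\xrightarrow{\,u\,}t(u)\to v\to\cdots\to v$ of length $L\ge3$ exists because all $E(\cdot,\cdot)$ are nonempty, and $J_e$ is positive on it. $\square$

**Example.** Let $V$ be a point, $E=\{0,1\}$, $\rho$ uniform, $r=\delta_0$, $n_0=2$, $L=6$. Then $\lambda$ is uniform on $\{0,1\}^6$, $d=64$, $\gamma=\beta=\delta_{000000}$ and $\alpha_e=\delta_{e00000}$. Take $k=128$, $q=0$. For $e=0$ every word of length 6 is used twice. For $e=1$ the word $000000$ is used three times, $100000$ once, every other word twice. The block has $384$ ones in the first case and $383+1=384$ in the second.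

**What the blocks are for.** Suppose a bi-infinite path $(e_i)_{i\in\mathbb Z}$ is a concatenation of blocks built with the same parameters, and let $F:E\to\mathbb Z$. With $\theta(v)=\langle\tau(v),F\rangle\in\mathbb Z$, the sum of $F(e_i)$ over a block from $v$ to $v'$ is $\langle C,F\rangle+\theta(v)-\theta(v')$. The $\theta$-terms telescope over consecutive blocks. So long sums of $F$ grow linearly up to a bounded error, and if $\langle C,F\rangle=0$ then $F(e_0)$ is the coboundary of an *integer-valued* function of the position. We want a dynamical system in which this holds for every integer-valued continuous function.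

## 2. Dimension groups, the group $T(\phi)$, and two theorems

**Definitions.** A *Cantor minimal system* $(X,\phi)$ is a Cantor set $X$ (nonempty, compact, metrizable, zero-dimensional, no isolated points) with a homeomorphism $\phi$ all of whose orbits are dense. $C(\phi)$ is the group of homeomorphisms of $X$ commuting with $\phi$. Put $B_\phi=\{f-f\circ\phi^{-1}:f\in C(X,\mathbb Z)\}$ and $K^0(X,\phi)=C(X,\mathbb Z)/B_\phi$, the *dimension group*. It is ordered by the classes $[f]$ of functions $f\ge0$, and its order unit is $[1]$. A $\psi\in C(\phi)$ preserves $B_\phi$ and so induces an automorphism $\psi^*$ of $K^0(X,\phi)$. Put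
$$T(\phi)=\{\psi\in C(\phi):\psi^*=\mathrm{Id}\}=\{\psi\in C(\phi): f-f\circ\psi^{-1}\in B_\phi\text{ for all }f\in C(X,\mathbb Z)\}.$$

It is known that every finite subgroup of $T(\phi)$ is cyclic. The question (from https://zbmath.org/?q=an:1029.37003) is whether $T(\phi)$ is abelian for every Cantor minimal system. The answer is no.

For an infinite supernatural number $\mathfrak n$ (a formal product $\prod p^{k_p}$, $0\le k_p\le\infty$, with infinitely many finite divisors) put $\mathbb Z(\mathfrak n)=\{k/n:k\in\mathbb Z,\ n\mid\mathfrak n\}\subset\mathbb Q$. For instance $\mathbb Z(2^\infty)=\mathbb Z[1/2]$. Throughout, $G=F_2=\langle a,b\rangle$.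

**Theorem A.** For every infinite supernatural number $\mathfrak n$ there is a Cantor minimal system $(X,\phi)$ such that

1. $K^0(X,\phi)\cong\mathbb Z(\mathfrak n)$ as ordered group with order unit;
2. $T(\phi)=C(\phi)$, and this group contains $F_2\times\mathbb Z$ with $\mathbb Z=\langle\phi\rangle$.

In particular $T(\phi)$ need not be abelian.

**Theorem B.** Let $(X,\phi)$ be any Cantor minimal system and $\mu$ a $\phi$-invariant probability measure. There is a homomorphism $\mathrm{rot}_\mu:T(\phi)\to\mathrm{Hom}(K^0(X,\phi),\mathbb R/\mathbb Z)$ such that every subgroup of $T(\phi)$ that is compact in $\mathrm{Homeo}(X)$ meets $\ker\mathrm{rot}_\mu$ trivially. Hence all compact subgroups of $T(\phi)$ are abelian, and $\ker\mathrm{rot}_\mu\supseteq[T(\phi),T(\phi)]$ is torsion free. In Theorem A one has $F_2\subset\ker\mathrm{rot}_\mu$.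

Theorem B is not used for Theorem A. It says where non-commutativity can hide.

**The odometer, by hand.** Let $H_0\mid H_1\mid\cdots$ with $H_n\to\infty$, $X=\varprojlim\mathbb Z/H_n$, $\phi(x)=x+1$. If $\psi$ commutes with $\phi$, then $\psi(l)=\psi(0)+l$ for $l\in\mathbb Z$, so by density $\psi(x)=x+\psi(0)$, and $C(\phi)\cong X$ is abelian. Every $f\in C(X,\mathbb Z)$ depends only on $x\bmod H_n$ for some $n$; its sum over $H_n$ consecutive points of an orbit is a constant $\Sigma$. If $\Sigma=0$, then $f$ is a coboundary already on $\mathbb Z/H_n$. If $\Sigma\ne0$, orbit sums are unbounded and $f$ is not a coboundary. So $K^0=\bigcup\frac1{H_n}\mathbb Z$ via $f\mapsto\Sigma/H_n$, and $T(\phi)=C(\phi)$. This mechanism is general: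

**Lemma 3.** Let $(X,\phi)$ be a Cantor minimal system. Suppose for each $f\in C(X,\mathbb Z)$ there are reals $c_f,B_f$ with
$$\Big|\sum_{i=0}^{l-1}f(\phi^i\xi)-l\,c_f\Big|\le B_f\quad\text{for all }\xi\in X,\ l\ge0,\tag{4}$$
and suppose $c_f=0$ implies $f\in B_\phi$. Then $f\mapsto c_f$ is a homomorphism with kernel exactly $B_\phi$, and $T(\phi)=C(\phi)$.

*Proof.* By (4), $c_f$ is the limit of the averages at any $\xi$; so it is unique and additive. If $f=h-h\circ\phi^{-1}$, the sums $h(\phi^{l-1}\xi)-h(\phi^{-1}\xi)$ are bounded and $c_f=0$. For $\psi\in C(\phi)$ we have $\sum_{i<l}(f\circ\psi^{-1})(\phi^i\xi)=\sum_{i<l}f(\phi^i\psi^{-1}\xi)$, hence $c_{f\circ\psi^{-1}}=c_f$ and $f-f\circ\psi^{-1}\in B_\phi$. $\square$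

So it suffices to build a minimal system with property (4) on which $F_2$ acts faithfully and commutes with $\phi$.

**Space and time.** We let $\phi$ be the shift along bi-infinite paths ("time") in graphs whose vertices and edges are configurations on the Cayley tree of $F_2$ ("space"), and we let $F_2$ move the configurations. For every finite piece $D$ of the tree we have a finite graph $(V(D),E(D))$, and larger pieces restrict to smaller ones. To get (4) for all $f$ we use blocks, as in Section 1, for all $D$ up to a given size simultaneously. Everything in (3) must therefore be compatible with restriction and equivariant under $F_2$.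

**Where averaging stops.** The natural first attempt uses only canonical averages such as $\nu,\rho$, which cause no trouble with symmetry. Using each loop at $v$ exactly $k\lambda_v(\ell)$ times gives total chain exactly $kL\omega$. But such a path returns to $v$, and to leave $v$ we append an edge $e$; the chain becomes $kL\omega+\delta_e$. To cancel $\delta_e$ we remove from the supply a loop beginning with $e$ and add a standard loop. With canonical averages, "a loop beginning with $e$" is a rational measure $\alpha$ with a denominator $d'\ge2$ in general, and only $c\,\alpha$ with $d'\mid c$ can be removed. This removes $c\,\delta_e$ and gives back one $\delta_e$. For two parallel edges $e,e'$ from $v$ to $v'$ the resulting chains differ by $(1-c)(\delta_e-\delta_{e'})\ne0$, in contradiction to (1). We need $c=1$, that is, an equivariant and restriction-compatible family $m,r$ with *integer* weights.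

The way past this is to allow *signed* integer measures. Negative weights do no harm, because the positive measure $k\lambda_v$ in (3) absorbs them. Two things make integer-valued families exist: a connectedness property of the gluing of configurations, which has to be carried through the induction, and the fact that no element of $F_2$ other than $1$ fixes a finite piece of the tree.

## 3. Windows in the Cayley tree

Let $\mathcal T$ be the Cayley tree of $G$ with edges $\{g,g\sigma\}$, $\sigma\in\{a,b\}$; $G$ acts by left multiplication. Let $\mathcal T'$ be its barycentric subdivision with path metric $d'$, so $d'=2d_{\mathcal T}$ on $G$. *Sites* are the vertices of $\mathcal T'$: elements of $G$ (even sites) and midpoints of edges (odd sites). For a site $c$ and $j\ge-1$ of the same parity as $c$, let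
$$W_j(c)=\{g\in G:d'(g,c)\le j\},$$
so $W_0(g)=\{g\}$ and $W_{-1}(c)=\emptyset$.

**Neighboring balls.** Let $c'$ be a neighbor of $c$ in $\mathcal T'$ and $j\ge1$. If $x$ lies in the branch at $c$ through $c'$, then $d'(x,c')=d'(x,c)-1$; otherwise $d'(x,c')=d'(x,c)+1$. So
$$x\in W_{j-1}(c')\iff d'(x,c)\le j\ \text{(first case)},\qquad d'(x,c)\le j-2\ \text{(second case)}.\tag{5}$$
Hence $W_{j-1}(c')\cap W_{j-1}(c'')=W_{j-2}(c)$ for distinct neighbors $c',c''$ of $c$, and $\bigcup_{c'}W_{j-1}(c')=W_j(c)$.

**Partial balls.** For $g\in G$ let $c_1,\dots,c_4$ be the midpoints of $\{g,ga\},\{g,ga^{-1}\},\{g,gb\},\{g,gb^{-1}\}$, an ordering invariant under left multiplication. For even $j\ge2$ put $W^i_j(g)=\bigcup_{l\le i}W_{j-1}(c_l)$. So $W^1_j(g)=W_{j-1}(c_1)$ and $W^4_j(g)=W_j(g)$. By (5), for $l\le4$, $W^i_j(g)$ contains points at $d'$-distance $j$ from $g$ in the branch of $c_l$ if and only if $l\le i$.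

**Windows.** $\Omega$ is the set of all $W_j(c)$ $(j\ge0)$, all $W^i_j(g)$, and $\emptyset$, ordered by inclusion. Diameters are taken in $\mathcal T$. Put $\Omega_N=\{D\in\Omega:\operatorname{diam}D\le N\}$ for $N\ge0$, with $\emptyset\in\Omega_N$.

*Example.* The nonempty windows in $\Omega_2$ are $\{g\}$, $\{g,g\sigma\}$, $\{g,ga,ga^{-1}\}$, $\{g,ga,ga^{-1},gb\}$, and the 5-point ball around $g$.

**Lemma 4.** (i) $\operatorname{diam}W_j(c)=j$, and $\operatorname{diam}W_j^i(g)=j$ for $i\ge2$. A window $D$ with $|D|\ge2$ determines $j=\operatorname{diam}D\ge1$, its center ($c$ or $g$), and for even $j$ the index $i\in\{2,3,4\}$. The center is the midpoint of any two points of $D$ at $\mathcal T$-distance $j$. (ii) $\Omega_N$ is closed under passing to smaller windows and consists of finitely many $G$-orbits. (iii) $G$ acts freely on $\Omega\setminus\{\emptyset\}$.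

*Proof.* (i) All points are within $d'$-distance $j$ of the center, so distances in $\mathcal T$ are at most $j$. If $j\ge1$ there are two points at $d'$-distance $j$ from the center in different branches, so $d'=2j$ between them. If $x,y$ are within $d'$-distance $j$ of $c$ and $d'(x,y)=2j$, then $c$ is the midpoint of the geodesic $[x,y]$. For even $j$, $i$ is the number of branches in which $D$ has points at distance $j$. (ii) is clear. (iii) If $hD=D$ with $D\neq\emptyset$ finite, then $\langle h\rangle$ acts freely on the finite set $D$, so $h$ has finite order, and $h=1$ because $F_2$ is torsion free. $\square$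

**Basic squares** $(D;D_1,D_2;D_0)$:

* (S1) $j$ odd, $c$ the midpoint of $\{g,g\sigma\}$, $\sigma\in\{a,b\}$: $D=W_j(c)$, $D_1=W_{j-1}(g)$, $D_2=W_{j-1}(g\sigma)$, $D_0=W_{j-2}(c)$.
* (S2) $j\ge2$ even, $i\in\{2,3,4\}$: $D=W_j^i(g)$, $D_1=W_j^{i-1}(g)$, $D_2=W_{j-1}(c_i)$, $D_0=W_{j-2}(g)$.

For instance $(\{g,g\sigma\};\{g\},\{g\sigma\};\emptyset)$ and $(\{g,ga,ga^{-1}\};\{g,ga\},\{g,ga^{-1}\};\{g\})$. In both cases $D=D_1\cup D_2$ and $D_0=D_1\cap D_2$ by the formulas after (5), and $D_1,D_2\subsetneq D$. The family is $G$-invariant, and by Lemma 4(i) every $D\in\Omega$ with $|D|\ge2$ is the top of exactly one basic square.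

**Lemma 5.** If $|D|\ge2$, $D'\in\Omega$ and $D'\subsetneq D$, then $D'\subset D_1$ or $D'\subset D_2$.

*Proof.* Let $D'\ne\emptyset$, and let $D$ have center $c$ and diameter $j$.

Suppose $\operatorname{diam}D'<j$. Two points at $d'$-distance $j$ from $c$ in different branches are at $\mathcal T$-distance $j$; so the points of $D'$ at $d'$-distance $j$ from $c$ lie in at most one branch. If there are none, then by parity $D'\subset W_{j-2}(c)=D_0$. Otherwise they lie in the branch of a neighbor $c'$ of $c$. As $D$ has points at distance $j$ in this branch, $W_{j-1}(c')\subset D$; more precisely $W_{j-1}(c')$ is contained in $D_1$ or $D_2$ (for $j$ odd it is one of them; for $j$ even $c'=c_l$ with $l<i$ or $l=i$). By (5), $D'\subset W_{j-1}(c')$.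

Suppose $\operatorname{diam}D'=j$. Two points of $D'$ at distance $j$ have midpoint $c$, so $D'$ has center $c$ by Lemma 4(i). For $j$ odd, $D'=W_j(c)=D$, which is excluded. For $j$ even, $D=W^i_j(c)$ and $D'=W^{i'}_j(c)$ with $i'<i$, so $D'\subset D_1$. $\square$

## 4. Systems and fibrations over the windows

**Definition (system).** A *system* $A$ assigns to each $D\in\Omega$ a finite set $A(D)$, with $A(\emptyset)=\mathrm{pt}$, functorial restrictions $A(D)\to A(D')$, $x\mapsto x|_{D'}$, for $D'\subset D$, and bijections $g:A(D)\to A(gD)$, functorial in $g$ and commuting with restrictions. Maps of systems are $G$-equivariant and commute with restrictions; $\mathrm{pt}$ is the one-point system. For $p:A\to B$ and $x\in B(D)$, $A(D)_x$ is the fiber over $x$. Systems on $\Omega_N$ are defined in the same way.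

*Example.* The *label system* $D\mapsto\{0,1\}^D$, with $(gw)(gh)=w(h)$.

**Definition (connected square).** A commutative square of finite sets $R\to F_1,F_2\to C$ is *connected* if for each $q\in C$, with subscript $q$ denoting elements over $q$, the set $R_q$ is nonempty and the bipartite graph with vertex classes $(F_1)_q,(F_2)_q$ and edges $(z|_1,z|_2)$, $z\in R_q$, is connected. Then every vertex lies on an edge, so $R_q\to(F_i)_q$ is onto.

**Definition (fibration).** $p:A\to B$ is a *fibration* if $A(\{g\})_x\neq\emptyset$ for all $g\in G$, $x\in B(\{g\})$, and for each basic square and $x\in B(D)$ the square with $R=A(D)_x$, $F_i=A(D_i)_{x|D_i}$, $C=A(D_0)_{x|D_0}$ is connected. $A$ is *good* if $A\to\mathrm{pt}$ is a fibration.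

*Examples.* The label system is good: $\{0,1\}^{D_1\cup D_2}$ is the fiber product, so the bipartite graphs are complete. The system of *proper 2-colorings* of $D$ (neighbors get different labels) is not good: on $D=\{g,g\sigma\}$ the graph on $\{0,1\}\sqcup\{0,1\}$ has the two disjoint edges $(0,1),(1,0)$.

**Lemma 6.** If $A\to B$ is a fibration, all fibers $A(D)_x$ are nonempty and all restrictions $A(D)_x\to A(D')_{x|D'}$ are onto.

*Proof.* Induct on $|D|$. The case $|D|\le1$ is clear. Let $|D|\ge2$. The fiber $A(D_0)_{x|D_0}$ is nonempty and $R_q\ne\emptyset$ for $q$ in it, so $A(D)_x\ne\emptyset$. The maps to $A(D_i)_{x|D_i}$ are onto by connectedness. For $D'\subsetneq D$ we have $D'\subset D_1$ or $D_2$ by Lemma 5, and the claim follows by induction. $\square$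

**Lemma 7.** Pullbacks and composites of fibrations are fibrations.

*Proof.* Pullbacks have the same fibers. Let $A\to B\to Z$ be fibrations, fix a basic square, $x\in Z(D)$, and $q\in A(D_0)_{x|D_0}$ with image $\bar q\in B(D_0)$. By Lemma 6 some $\bar z\in B(D)_x$ lies over $\bar q$, and some element of $A(D)_{\bar z}$ lies over $q$; so $R_q\ne\emptyset$. For $\bar y_i\in B(D_i)_{x|D_i}$ over $\bar q$ let its *block of vertices* be the set of elements of $A(D_i)_{\bar y_i}$ over $q$. It is nonempty by Lemma 6, and these sets partition the vertices of the bipartite graph of $A\to Z$ over $q$. If $\bar z\in B(D)_x$ over $\bar q$ restricts to $\bar y_1,\bar y_2$, then the connected square of $A\to B$ at $\bar z$ puts the vertex sets of $\bar y_1$ and $\bar y_2$ into one component. As the bipartite graph of $B\to Z$ over $\bar q$ is connected, all of them lie in one component. Nonemptiness over singletons is clear. $\square$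

**Definition (Markov).** $A\to B$ is *Markov above $N$* if for all basic squares with $\operatorname{diam}D>N$ and all $x\in B(D)$ the map
$$A(D)_x\to A(D_1)_{x|D_1}\times_{A(D_0)_{x|D_0}}A(D_2)_{x|D_2}$$
is bijective. "$A$ is Markov above $N$" means this for $B=\mathrm{pt}$.

The property persists when $N$ increases and under pullback. It is stable under composition $A\to B\to Z$: a pair $(a_1,a_2)$ over $x\in Z(D)$ agreeing on $D_0$ has images $b_1,b_2$ agreeing on $D_0$; these come from a unique $b\in B(D)_x$, and then $(a_1,a_2)$ comes from a unique $a\in A(D)_b$. The label system is Markov above $0$.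

**Lemma 8.** If $A$ is Markov above $N$, then $A(D)=\varprojlim_{D'\in\Omega_N,\,D'\subset D}A(D')$ for all $D\in\Omega$.

*Proof.* This is trivial for $D\in\Omega_N$. If $D\notin\Omega_N$, then $|D|\geq 2$, and by Lemma 5 each $D'\in\Omega_N$ with $D'\subset D$ lies in $D_1$ or in $D_2$; it lies in both if and only if $D'\subset D_0$. So
$$\text{a compatible family on }\{D'\in\Omega_N:D'\subset D\}\text{ is a pair of such families for }D_1,D_2\text{ agreeing below }D_0.\tag{6}$$
By induction on $|D|$ these pairs form $A(D_1)\times_{A(D_0)}A(D_2)=A(D)$. $\square$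

**Lemma 9 (Markov extension).** Let $B$ be a system and $A_N\to B|_{\Omega_N}$ a fibration over $\Omega_N$ (the conditions hold for windows in $\Omega_N$). Then
$$A(D)=\{(x,(y_{D'})):x\in B(D),\ (y_{D'})_{D'\in\Omega_N,D'\subset D}\text{ compatible},\ y_{D'}\in A_N(D')_{x|D'}\}$$
is a system with $A|_{\Omega_N}=A_N$, and $A\to B$ is a fibration, Markov above $N$.

*Proof.* Restrictions (restrict $x$ and the family) and the $G$-action are the obvious ones, and $A(\emptyset)=\mathrm{pt}$. For $D\in\Omega_N$ the family is determined by $y_D$; so $A|_{\Omega_N}=A_N$, and squares with top in $\Omega_N$ are connected by hypothesis. If $\operatorname{diam}D>N$, then (6) shows that $A(D)_x$ is the fiber product of the $A(D_i)_{x|D_i}$ over $A(D_0)_{x|D_0}$. So over each $q$ the bipartite graph is complete. By induction on $|D|$ and the argument of Lemma 6, the restrictions $A(D_i)_{x|D_i}\to A(D_0)_{x|D_0}$ are onto, so both vertex classes are nonempty and the graph is connected. $\square$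

**Global points.** Put $\hat A=\varprojlim_\Omega A(D)$, a compact metrizable zero-dimensional $G$-space with $(gx)_{gD}=g(x_D)$. If $A\to B$ is a fibration, then $\hat A\to\hat B$ is onto: lift successively along the cofinal chain $W_0(1)\subset W_2(1)\subset\cdots$, using Lemma 6 and the fact that the lift over $W_{2i}(1)$ extends to one over $W_{2i+2}(1)$. In particular $\hat A\ne\emptyset$ for $A$ good.

## 5. Positive and integral kernels

**Definition (kernel).** A *kernel* $\kappa$ for $A\to B$ assigns to $D\in\Omega$, $x\in B(D)$ a signed (rational) measure $\kappa_x$ of mass 1 on $A(D)_x$, $G$-equivariantly and *naturally*: for $D'\subset D$, $\kappa_x$ pushes forward to $\kappa_{x|D'}$. It is *positive* if all weights are $>0$, *integral* if all weights are integers.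

By Lemma 5, naturality need only be checked for $D_1,D_2\subset D$ in basic squares, together with mass 1 on singletons.

*Example.* The uniform measures are a positive kernel of the label system. The proper 2-colorings have the uniform kernel but *no* integral kernel. Indeed, by equivariance the weight of color $1$ at $\{g\}$ is a number $w$ independent of $g$. On $\{g,g\sigma\}$ the only configurations are $(0,1)$ and $(1,0)$, so the weight of color $1$ at $g$ equals the weight of color $0$ at $g\sigma$: $w=1-w$. This is the failure that connectedness will exclude.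

**Operations on kernels.** Kernels pull back. They compose: for kernels $\kappa'$ of $B\to Z$ and $\kappa$ of $p:A\to B$ use the weights $\kappa'_x(py)\,\kappa_{py}(y)$. At $y'\in A(D')$ with $py'=b'$ the push-forward has weight
$$\sum_{b|D'=b'}\kappa'_x(b)\,\kappa_{b|D'}(y')=\kappa'_{x|D'}(b')\,\kappa_{b'}(y'),$$
so the composite is natural. Positivity and integrality are preserved. The same computation shows that any measure obtained by choosing first vertices and then edges according to natural families is natural.

**Extension of positive kernels.** A positive kernel on $\Omega_N$ for a map that is Markov above $N$ extends to a positive kernel on $\Omega$ by recursion on $|D|$. Every $y\in A(D)_x$ is a pair $(y_1,y_2)$ with common restriction $y_0$ to $D_0$, and we put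
$$\kappa_x(y_1,y_2)=\kappa_{x|D_1}(y_1)\,\kappa_{x|D_2}(y_2)\,/\,\kappa_{x|D_0}(y_0).$$
Summing over $y_2$ over $y_0$ gives $\kappa_{x|D_1}(y_1)$, and symmetrically. The formula is canonical and the squares are $G$-invariant, so the result is equivariant.

**Lemma 10.** Every fibration $A\to B$ has an integral kernel.

*Proof.* Induct on $|D|$. For $D\ne\emptyset$, $G$ acts freely on the pairs $(D,x)$ by Lemma 4(iii); so we may choose $\kappa_x$ on orbit representatives without any symmetry condition and extend equivariantly. For $D=\{g\}$ take a point mass.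

For $|D|\ge2$ the basic square with top $D$ gives integer measures $\kappa_1,\kappa_2$ on $F_i=A(D_i)_{x|D_i}$ with the same push-forward to $C=A(D_0)_{x|D_0}$. It suffices to find, for each $q\in C$, an integer measure on $R_q$ with marginals $\kappa_i|_{(F_i)_q}$; these have equal mass. The pairs of marginals of integer measures on the edges of the bipartite graph over $q$ form a group. It contains $(\delta_{y_1},\delta_{y_2})$ for each edge. Hence it contains $(\delta_y-\delta_{y'},0)$ if $y,y'$ have a common neighbor, hence by connectedness for all $y,y'\in(F_1)_q$; likewise on the other side. Subtracting a multiple of one $(\delta_{y_1},\delta_{y_2})$ from a pair of equal mass leaves a pair of masses $0$, which is a sum of such differences. So the group contains all integer pairs of equal mass. $\square$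

*Example.* Let $F_1=\{y,y'\}$, $F_2=\{z,z'\}$, with edges $yz,\ y'z,\ y'z'$. The point masses $\delta_y,\delta_{z'}$ are not the marginals of a point mass, since $yz'$ is not an edge. They are the marginals of $\delta_{yz}-\delta_{y'z}+\delta_{y'z'}$. This is why signed measures enter.

*Torsion.* If an element of prime order $p$ fixed a pair $(D,x)$ and acted freely on $A(D)_x$, an invariant integer measure on $A(D)_x$ would have mass divisible by $p$, not mass $1$.

## 6. Arrangements of loops form a fibration

This section makes sure that blocks, whose order of loops is free, again satisfy the connectedness needed for Lemma 10 at the next stage.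

Let $\Lambda\to B$ be a fibration over $\Omega_N$, and let $J$ be a natural equivariant family of measures $J_x$ on $\Lambda(D)_x$ ($D\in\Omega_N$, $x\in B(D)$) with *positive integer* weights and mass $K$. Let $\mathrm{Arr}(D)_x$ be the set of $(\ell_1,\dots,\ell_K)\in(\Lambda(D)_x)^K$ in which each $\ell$ occurs exactly $J_x(\ell)$ times. After coordinatewise restriction to $D'$, the element $\ell'$ occurs $\sum_{\ell|D'=\ell'}J_x(\ell)=J_{x|D'}(\ell')$ times. So $\mathrm{Arr}$ is a system over $B$ on $\Omega_N$.

*Example.* If $\Lambda(D)_x=\{0,1\}$ and $J=(2,2)$, then $\mathrm{Arr}(D)_x$ is the set of the six words with two zeros and two ones.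

**Lemma 11.** $\mathrm{Arr}\to B$ is a fibration over $\Omega_N$, and the uniform distributions form a positive kernel.

*Proof.* **Step 1: the kernel.** Restrictions commute with the symmetric group $S_K$ permuting positions, and $S_K$ acts transitively on arrangements. So the push-forward of a uniform distribution is $S_K$-invariant, hence uniform.

**Step 2: lifting.** Nonemptiness over singletons is clear. Fix a basic square and $x$. Let $R=\Lambda(D)_x$, $F_1,F_2$, $C=\Lambda(D_0)_{x|D_0}$ be the square of $\Lambda$, let $J_1,J_2,J_0$ be the push-forwards of $J_x$, and let $q\in\mathrm{Arr}(D_0)_{x|D_0}$. For $c\in C$ the *class* $\{i:q_i=c\}$ has $J_0(c)=\sum_{\ell\mapsto c}J_x(\ell)$ elements, so the loops over $c$ can be distributed over it; thus $q$ lifts to $\mathrm{Arr}(D)_x$. In the same way each element of $\mathrm{Arr}(D_i)_{x|D_i}$ lifts to $\mathrm{Arr}(D)_x$. So in the bipartite graph over $q$ every vertex of the second class is adjacent to one of the first.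

**Step 3: reduction to swaps.** It remains to show that any two $y,y'\in\mathrm{Arr}(D_1)_{x|D_1}$ over $q$ lie in one component. On each class of $q$ they are arrangements of the same multiset, so they differ by successive transpositions of positions inside classes. Let $y'$ arise from $y$ by swapping positions $i,i'$ of the class of $c$, with $y_i=f\ne f'=y_{i'}$. Since the square of $\Lambda$ is connected, there is a shortest sequence $f=f_0,\dots,f_n=f'$ in $(F_1)_c$ whose consecutive members have a common neighbor in $(F_2)_c$. Induct on $n$.

**Step 4: $n=1$.** There are $\ell,\ell'\in R$ over $c$ with $\ell|_{D_1}=f$, $\ell'|_{D_1}=f'$, $\ell|_{D_2}=\ell'|_{D_2}$. As $J_x(\ell),J_x(\ell')\ge1$, $y$ has a lift $z\in\mathrm{Arr}(D)_x$ with $z_i=\ell$, $z_{i'}=\ell'$. Swapping these entries gives $z'\in\mathrm{Arr}(D)_x$ over $q$ with $z'|_{D_1}=y'$ and $z'|_{D_2}=z|_{D_2}$. So $y$ and $y'$ are both adjacent to $z|_{D_2}$.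

**Step 5: $n>1$.** As $J_1(f_1)\ge1$, some position $i''$ carries $f_1$. It lies in the class of $c$, and $i''\ne i,i'$. Record the values at $(i,i',i'')$, starting from $(f_0,f_n,f_1)$: swap $i',i''$ to get $(f_0,f_1,f_n)$; swap $i,i'$ to get $(f_1,f_0,f_n)$; swap $i,i''$ to get $(f_n,f_0,f_1)$. The swapped values are at distance $n-1$, $1$, $n-1$, so by induction each swap stays in one component. The result is $y'$. $\square$

## 7. Levels, and the passage to the next level

**Definition (level).** A *level* $\Gamma=(V,E,\nu,\rho;N_\Gamma)$ consists of a good system $V$ and a fibration $(s,t):E\to V\times V$, both Markov above $N_\Gamma$, with positive kernels $\nu$ of $V\to\mathrm{pt}$ and $\rho$ of $E\to V\times V$.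

For each $D$, $(V(D),E(D))$ is a finite graph in which all $E(D)(v,v')$ are nonempty (Lemma 6), so Section 1 applies. The simplest example, which starts the induction, is $\Gamma_0$: $V_0=\mathrm{pt}$, $E_0(D)=\{0,1\}^D$, uniform kernel, $N_{\Gamma_0}=0$.

**Lemma 12.** For $q\ge1$ let $P_q(D)$ be the set of paths of length $q$ in $(V(D),E(D))$. Then $P_q\to V\times V$ (first and last vertex) is a fibration, Markov above $N_\Gamma$, with a positive kernel. Also $P_q$ is Markov above $N_\Gamma$.

*Proof.* $P_q\to V^{q+1}$ is a composite of pullbacks of $E\to V^2$, and $V^{q+1}\to V^2$ is a composite of pullbacks of $V\to\mathrm{pt}$, as is $V^2\to\mathrm{pt}$. Apply Lemma 7 and the stability of the Markov property. For the kernel take inner vertices independent with law $\nu$ and edges with law $\rho$. $\square$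

Let $\Lambda\to V$ be the fibration of loops of length $L$, the pullback of $P_L\to V\times V$ along the diagonal. By Lemma 10 fix integral kernels $m$ of $V\to\mathrm{pt}$ and $r$ of $E\to V\times V$.

**Step 1: the block edges $E^\circ$.** *Purpose: replace edges by blocks, simultaneously for all $D\in\Omega_N$.* Let $N\ge N_\Gamma$. Up to $G$ only finitely many pairs $(D,v)$, $D\in\Omega_N$, $v\in V(D)$, occur. So there is an integer $n_0$ with $1/n_0<\nu_D(v)$ for all of them, and $n_0\ge2$ since $\nu_\emptyset=1$. Put $L_0=2n_0+2$ and let $L\ge L_0$. For $D\in\Omega_N$ use the measures $\lambda_v,\gamma_v,\beta_v,\alpha_e$ of Section 1 with this common $n_0$ and $L$. They are natural and equivariant: the measures $\nu$, $m$, $\delta_v$ and their combinations $(1+\varepsilon)\nu-\varepsilon\delta_v$, $2m-\delta_v$ are natural in $v$, the edge $e$ restricts to $e|_{D'}$, the kernels $\rho,r$ are natural, and we choose vertices first and then edges (Section 5).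

Up to $G$ only finitely many weights are involved, so $d$ and $K_0$ in Proposition 2 can be chosen for all $D\in\Omega_N$ at once; $K_0$ depends on $L$. Fix $K\ge K_0$ and write $K=k+q$ as there. Then (3) is a natural equivariant family of measures with positive integer weights and mass $K$ for the fibration $\Lambda\times_VE\to E$ (pullback along $s$) over $\Omega_N$. On $\Omega_N$ put
$$E^\circ(D)=\{(\ell_1,\dots,\ell_K;e):e\in E(D),\ (\ell_i)\in\mathrm{Arr}(D)_e\},$$
and extend it to $\Omega$ by Lemma 9 with $B=E$. By Lemmas 11, 9 and 7, $E^\circ\to E$ and $E^\circ\to V\times V$ are fibrations, Markov above $N$. The uniform kernel of $E^\circ\to E$ on $\Omega_N$ extends to $\Omega$ (Section 5); composing with $\rho$ gives a positive kernel $\rho^\circ$ of $E^\circ\to V\times V$.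

**Step 2: reading blocks as paths.** *Purpose: a map $E^\circ\to P_{KL+1}$ on all of $\Omega$.* For $D\in\Omega_N$ read $x=(\ell_1,\dots,\ell_K;e)$ as the path $\ell_1\cdots\ell_Ke$, of length $KL+1$, from $s(x)=s(e)$ to $t(x)=t(e)$. This commutes with restriction and with $G$. As $P_{KL+1}$ is Markov above $N$, it is the inverse limit of its values on $\Omega_N$ (Lemma 8), so the map extends to $\Omega$. The path of $x$ still goes from $s(x)$ to $t(x)$ for all $D$, since this holds after restriction to all $D'\in\Omega_N$ and $V$ is Markov above $N$.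

**Step 3: what Proposition 2 gives.** For $D\in\Omega_N$ and $x\in E^\circ(D)$ from $v$ to $v'$,
$$ch(x)=C_D+\tau_D(v)-\tau_D(v'),\qquad C_D,\ \tau_D(v)\in\mathbb Z[E(D)],\tag{7}$$
$$\text{and every }u\in E(D)\text{ occurs among the edges of the path of }x.\tag{8}$$

**Step 4: the next level.** *Purpose: new edges that remember their neighbors in time, and carry fresh labels.* Let $Q\ge3$ and let $P^\circ_q$ be the path systems of $(V,E^\circ)$. Put
$$V'=E^\circ\times_VE^\circ=\{(y_0,y_1):t(y_0)=s(y_1)\},$$
$$E'(D)\big((y_0,y_1),(y_2,y_3)\big)=P^\circ_{Q-2}(D)(t(y_1),s(y_2))\times\{0,1\}^D .$$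
The map $V'\to V^3$ is a composite of pullbacks of $E^\circ\to V^2$. The map $E'\to V'\times V'$ is the pullback of $P^\circ_{Q-2}\to V\times V$ along $(t(y_1),s(y_2))$, followed by a product with the label system, which is good and Markov above $0$. So by Lemmas 7 and 12 (whose proof applies to $(V,E^\circ)$ with $N$ in place of $N_\Gamma$), $\Gamma'=(V',E',\nu',\rho';N)$ is a level, with $\nu'(y_0,y_1)=\nu(sy_0)\nu(ty_0)\nu(ty_1)\rho^\circ(y_0)\rho^\circ(y_1)$ and $\rho'$ = path kernel times uniform.

**Step 5: unpacking.** An element of $E'$ from $(y_0,y_1)$ to $(y_2,y_3)$ with middle path $z_1\cdots z_{Q-2}$ is read as the path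
$$y_1z_1\cdots z_{Q-2}y_2\tag{9}$$
of length $Q$ in $(V,E^\circ)$, hence as a path of length $M=Q(KL+1)$ in $\Gamma$; labels are forgotten. Composable edges of $\Gamma'$ give composable paths: the next path begins with $y_3$, and $t(y_2)=s(y_3)$.

## 8. The space $X$, its time $\phi$, and the action of $F_2$

Start with $\Gamma_0$ and apply Section 7 to $\Gamma_n$ with $N_n=n+1\ge N_{\Gamma_n}$ and parameters $L_n,K_n,Q_n$; this gives $(V_n,E_n^\circ)$ and $\Gamma_{n+1}$. (Note $N_{\Gamma_{n+1}}=N_n=n+1$.) Put $m_n=K_nL_n+1$, $M_n=Q_nm_n$, $H_0=1$, $H_{n+1}=M_nH_n$.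

**Choice of parameters.** *Purpose: $\bigcup_n\frac1{H_n}\mathbb Z=\mathbb Z(\mathfrak n)$.* We keep $H_n\mid\mathfrak n$. Choose $L_n\ge L_0$; if $p^\infty\mid\mathfrak n$ for some prime $p$, fix such a $p$ and choose $L_n\equiv1\bmod p$. Then there is an infinite sequence of primes $p_1,p_2,\dots$ not dividing $L_n$, all of whose partial products divide $\mathfrak n/H_n$. Namely, take $p,p,p,\dots$ in the case just named. If no $p^\infty$ divides $\mathfrak n$, then infinitely many primes divide $\mathfrak n$; take distinct ones dividing neither $H_n$ nor $L_n$. By pigeonhole, infinitely many partial products agree in $(\mathbb Z/L_n)^\times$. So there are arbitrarily large $m_n=p_{i+1}\cdots p_{i'}\equiv1\bmod L_n$; choose one with $K_n=(m_n-1)/L_n\ge K_0$. Then $H_nm_n\mid\mathfrak n$.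

Finally choose $Q_n\ge3$ dividing the infinite supernatural number $\mathfrak n/(H_nm_n)$ so that $H_{n+1}=Q_nm_nH_n$ is divisible by the $n$-th member $\pi$ of a fixed enumeration of the finite prime powers dividing $\mathfrak n$. This is possible because $\pi/\gcd(\pi,H_nm_n)$ divides $\mathfrak n/(H_nm_n)$, and this number has arbitrarily large finite divisors that are multiples of it. Then every finite divisor of $\mathfrak n$ divides some $H_n$, so $\bigcup_n\frac1{H_n}\mathbb Z=\mathbb Z(\mathfrak n)$, and $H_n\to\infty$.

**Bi-infinite paths.** Let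
$$\mathcal P_n=\{(e_i)_{i\in\mathbb Z}\in\hat E_n^{\,\mathbb Z}:t(e_i)=s(e_{i+1})\},\qquad (Se)_i=e_{i+1}.$$
It is compact. It is nonempty since $\hat V_n\ne\emptyset$ and $\hat E_n\to\hat V_n^2$ is onto. Unpacking (9) in all windows gives continuous $G$-equivariant maps $\Theta_n:\mathcal P_{n+1}\to\mathcal P_n$, where the path of $x_i$ occupies positions $[iM_n,(i+1)M_n)$. So $\Theta_nS=S^{M_n}\Theta_n$.

**Towers.** Let $X_n=\mathcal P_n\times\{0,\dots,H_n-1\}$ with $\phi_n(x,z)=(x,z+1)$ for $z<H_n-1$ and $\phi_n(x,H_n-1)=(Sx,0)$; each edge lasts $H_n$ units of time. $G$ acts on the first coordinate. The map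
$$X_{n+1}\to X_n,\qquad(x,z)\mapsto(S^i\Theta_n(x),\,z-iH_n),\quad i=\lfloor z/H_n\rfloor\in[0,M_n),\tag{10}$$
is $G$-equivariant and intertwines $\phi_{n+1}$ and $\phi_n$. This is clear if $z+1$ is not a multiple of $H_n$. If $z+1=(i+1)H_n<H_{n+1}$, then $(x,z+1)\mapsto(S^{i+1}\Theta_n(x),0)=\phi_n(S^i\Theta_n(x),H_n-1)$. If $z=H_{n+1}-1$, then $(Sx,0)\mapsto(\Theta_n(Sx),0)=(S^{M_n}\Theta_n(x),0)=\phi_n(S^{M_n-1}\Theta_n(x),H_n-1)$.

Let $X=\varprojlim X_n$: a nonempty compact metrizable zero-dimensional space with a homeomorphism $\phi$ and a commuting $G$-action by homeomorphisms. Points are written $\xi=(x^{(n)},z_n)_n$.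

## 9. Continuous functions, minimality, and bounded deviations

**Claim 13.** Every $f\in C(X,\mathbb Z)$ has, for some $n$ and some $D\in\Omega_{N_n}$, the form $f(\xi)=F\big((x^{(n)}_0)_D,z_n\big)$ with $F:E_n(D)\times\{0,\dots,H_n-1\}\to\mathbb Z$.

*Proof.* The level sets of $f$ are clopen, finitely many, and each is the preimage of a clopen set of $X_n$ for a common large $n$. So $f$ factors through a function in $C(X_n,\mathbb Z)$, and hence depends only on $z_n$ and $(x_i^{(n)})_D$, $|i|\le q$, for some $q$ and some $D\in\Omega$.

Pass to level $n+1$. By (10), $x_i^{(n)}=\Theta_n(x^{(n+1)})_{i+i_0}$ with $i_0=\lfloor z_{n+1}/H_n\rfloor\in[0,M_n)$ and $z_n=z_{n+1}-i_0H_n$; and unpacking is defined on $E_{n+1}(D)$. So for $q\ge1$, $f$ depends only on $z_{n+1}$ and $(x_i^{(n+1)})_D$ with $|i|\le\lceil q/M_n\rceil$. As $M_n\ge3$, after finitely many steps $q\le1$.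

If $q=1$, then besides $z_{n+1}$ the function depends on the edges at positions $-1,0,\dots,M_n$ of $\Theta_n(x^{(n+1)})$, restricted to $D$. Positions $0,\dots,M_n-1$ are determined by $(x_0^{(n+1)})_D$. So are positions $-1$ and $M_n$: if $x_0^{(n+1)}$ goes from $(y_0,y_1)$ to $(y_2,y_3)$, then by (9) the path of the preceding edge ends with the path of $y_0$, and that of the following edge begins with the path of $y_3$. Here the doubled vertices of Step 4 are used. So $q=0$ at level $n+1$. The case $q=0$ persists for larger $n$, and eventually $\operatorname{diam}D\le N_n$. Values of $F$ that are not attained are set to $0$. $\square$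

**Claim 14.** For $D\in\Omega_{N_n}$, $u\in E_n(D)$ and $0\le z<H_n$, every $\phi$-orbit meets $\{(x_0^{(n)})_D=u,\ z_n=z\}$. The homeomorphism $\phi$ is minimal and $X$ is a Cantor set.

*Proof.* By (9) and (10), $x^{(n)}$ is a concatenation of paths of elements of $\hat E_n^\circ$, and each of these contains an edge whose restriction to $D$ is $u$, by (8). At level $n$ the orbit of $\xi$ runs through all $(S^ix^{(n)},z')$, $i\in\mathbb Z$, $0\le z'<H_n$. This proves the first statement. By Claim 13 for indicator functions, every nonempty clopen set contains a nonempty set of the stated form. So every orbit meets every nonempty clopen set, and $\phi$ is minimal. $X$ is infinite, since $z_n$ takes $H_n\to\infty$ values. If there were an isolated point, its orbit would be open with closed invariant complement; so $X$ would equal this orbit, hence be discrete, hence finite. $\square$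

**Claim 15.** For each $f\in C(X,\mathbb Z)$ there are $c_f\in\mathbb Z(\mathfrak n)$ and $B_f$ such that (4) holds. If $c_f=0$ then $f\in B_\phi$.

*Proof.* **Step 1: bounded deviations.** Write $f$ as in Claim 13, and put $\bar F(u)=\sum_zF(u,z)$ and $\theta(v)=\langle\tau_D(v),\bar F\rangle\in\mathbb Z$ for $v\in V_n(D)$. Decompose the orbit of $\xi$ into consecutive *segments*, each being the passage through one element of $E_n^\circ$ in the decomposition of $x^{(n)}$, of duration $m_nH_n$. The end vertex of a segment is the initial vertex of the next. By (7) the sum of $f$ over a segment from $v$ to $v'$ (restricted to $D$) is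
$$\langle C_D,\bar F\rangle+\theta(v)-\theta(v').\tag{11}$$
Put $c_f=\langle C_D,\bar F\rangle/(m_nH_n)\in\frac1{H_{n+1}}\mathbb Z$. Summing (11) over consecutive segments telescopes, and the at most two incomplete segments contribute a bounded amount. This gives (4).

**Step 2: the integer transfer function.** Let $c_f=0$. If $\xi$ is at offset $j$ in its current segment, which starts at $v$, put
$$h(\xi)=-\theta(v)+\sum_{i=0}^{j-1}f(\phi^{i-j}\xi)\in\mathbb Z .$$
Each segment lies within the passage through one edge of $\Gamma_{n+1}$; the restriction to $D$ of the current segment, and $j$, are determined by $(x_0^{(n+1)})_D$ and $z_{n+1}$. So $h$ is continuous. Inside a segment $h(\phi\xi)-h(\xi)=f(\xi)$. At its last point, (11) with $\langle C_D,\bar F\rangle=0$ gives $h(\xi)+f(\xi)=-\theta(v)+\theta(v)-\theta(v')=-\theta(v')=h(\phi\xi)$. So $f=h\circ\phi-h=k-k\circ\phi^{-1}$ with $k=h\circ\phi$. $\square$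

**Proof of Theorem A.**

**Step 1: the dimension group.** By Claims 14, 15 and Lemma 3, $f\mapsto c_f$ is a homomorphism $C(X,\mathbb Z)\to\mathbb Z(\mathfrak n)$ with kernel $B_\phi$. Since $c_1=1$ and $c_{1_{\{z_n=0\}}}=1/H_n$, it is onto. If $f\ge0$ then $c_f\ge0$. Conversely, if $c_f=p/H_n$ with $p\ge0$, then $[f]=p\,[1_{\{z_n=0\}}]\ge0$. So $K^0(X,\phi)\cong\mathbb Z(\mathfrak n)$ as ordered group, with order unit $1$. This is (1).

**Step 2: $T(\phi)=C(\phi)$.** This is Lemma 3. Since $G$ commutes with $\phi$, $T(\phi)$ contains the image of $G$.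

**Step 3: $G$ acts faithfully.** Let $1\ne g\in G$, $\delta=d_{\mathcal T}(1,g)$, and let $c$ be the midpoint of the geodesic $[1,g]$. Put $D=W_\delta(c)\ni1,g$, and choose $n$ with $N_n\ge\delta=\operatorname{diam}D$. Elements of $E_n(D)$ carry labels in $\{0,1\}^D$, and all labels occur. So by Claim 14 there is $\xi\in X$ whose edge $x^{(n)}_0$ has different labels at $1$ and at $g$. If $g$ acted trivially, the label function $w:G\to\{0,1\}$ of $x_0^{(n)}$ would satisfy $w(gh)=(gw)(gh)=w(h)$ for all $h$, and $h=1$ gives a contradiction.

**Step 4: the factor $\mathbb Z$.** $G$ fixes all coordinates $z_n$, while $\phi^l$ with $l\ne0$ changes $z_n$ once $H_n>|l|$. So $G\cap\langle\phi\rangle=1$ and $\phi$ has infinite order. As $G$ commutes with $\phi$, $\langle G,\phi\rangle\cong F_2\times\mathbb Z$. $\blacksquare$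

## 10. The rotation homomorphism and compact subgroups of $T(\phi)$

We prove Theorem B. Let $T=T(\phi)$. $\mathrm{Homeo}(X)$ carries the topology of uniform convergence. For clopen $O$ the set of $\psi$ with $\psi O=O$ is an open subgroup: a homeomorphism moving points less than the distance from $O$ to $X\setminus O$ preserves both sets. By minimality every $\phi$-invariant continuous function is constant.

**Step 1: definition of $\mathrm{rot}_\mu$.** For $\psi\in T$ and $f\in C(X,\mathbb Z)$ choose $g\in C(X,\mathbb Z)$ with
$$f-f\circ\psi^{-1}=g-g\circ\phi^{-1};\tag{12}$$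
$g$ is unique up to an integer constant. Integrating, $\int(f-f\circ\psi^{-1})\,d\mu=0$ for all $f$, so $\mu$ is $T$-invariant. Put
$$\mathrm{rot}_\mu(\psi)([f])=\int g\,d\mu\bmod\mathbb Z .$$
It is additive in $f$. For $f=h-h\circ\phi^{-1}$ we may take $g=h-h\circ\psi^{-1}$, which has integral $0$. So $\mathrm{rot}_\mu(\psi)$ is well defined on $K^0(X,\phi)$.

*Example.* In the odometer let $\psi(x)=x+a$, let $f$ be the indicator of $\{x\equiv0\bmod H_n\}$, and let $a_n\in\{0,\dots,H_n-1\}$ be the residue of $a$. In (12) one can take for $g$ the indicator of $\{x \bmod H_n\in\{0,\dots,a_n-1\}\}$. So $\mathrm{rot}_\mu(\psi)([f])=a_n/H_n$, and here $\mathrm{rot}_\mu$ is injective.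

**Step 2: it is a homomorphism, with closed kernel.** From $f-f\circ(\psi\eta)^{-1}=(f-f\circ\psi^{-1})+(f-f\circ\eta^{-1})\circ\psi^{-1}$ we may take $g_{\psi\eta}=g_\psi+g_\eta\circ\psi^{-1}$. By invariance of $\mu$ the integrals add. The target is abelian, so $[T,T]\subset\ker\mathrm{rot}_\mu$. If $f\circ\psi^{-1}=f$, then $\mathrm{rot}_\mu(\psi)([f])=0$. So for fixed $f$ the homomorphism $\psi\mapsto\mathrm{rot}_\mu(\psi)([f])$ vanishes on an open subgroup of $T$ (the stabilizer of the level sets of $f$). Its kernel is therefore open and closed, and $\ker\mathrm{rot}_\mu$ is closed in $T$.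

In Theorem A, $K^0(X,\phi)$ is generated by the classes of the $G$-invariant functions $1_{\{z_n=0\}}$, so $G=F_2\subset\ker\mathrm{rot}_\mu$.

**Step 3: reduction to a free $\mathbb Z/p$-action.** Suppose a compact subgroup of $T$ contains $1\ne\psi\in\ker\mathrm{rot}_\mu$. Let $\mathbf K=\overline{\langle\psi\rangle}$ be the closure in that subgroup: a compact abelian group, contained in $\ker\mathrm{rot}_\mu$. There is a clopen $O$ with $\psi O\ne O$; its stabilizer in $\mathbf K$ is a proper open subgroup. The quotient of $\mathbf K$ by it is finite and generated by the image of $\psi$, since $\langle\psi\rangle$ is dense. So it is a nontrivial cyclic group, which has a subgroup of prime index $p$. Its preimage is an open subgroup $U\subset\mathbf K$ of index $p$, and $\psi$ generates $\mathbf K/U$. $\mathbf K$ acts freely on $X$, since fixed point sets are closed and $\phi$-invariant.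

Let $Y=X/U$. It is compact, Hausdorff and zero-dimensional. Indeed, if $Ux\ne Uy$ choose a clopen $O\supset Ux$ with $O\cap Uy=\emptyset$. The stabilizer of $O$ in the compact group $U$ is open, so $\bigcap_{u\in U}uO$ is a finite intersection. It is clopen, $U$-invariant, contains $Ux$ and misses $Uy$. As $\phi$ commutes with $U$, it induces a homeomorphism of $Y$, again written $\phi$, which is minimal. As $\psi^p\in U$, $\psi$ generates a $\mathbb Z/p$-action on $Y$, commuting with $\phi$. It is free: if $\psi^ix=ux$ with $u\in U$, then $u^{-1}\psi^i$ has a fixed point, so $u^{-1}\psi^i=1$, $\psi^i\in U$, and $p\mid i$. We identify $C(Y,\mathbb Z)$ with the $U$-invariant elements of $C(X,\mathbb Z)$.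

**Step 4: a clopen fundamental domain.** By freeness there is a finite clopen cover $O_1,\dots,O_s$ of $Y$ with each $O_i$ disjoint from its nontrivial translates. Put $\Delta=\bigcup_i\big(O_i\setminus\bigcup_{j<i,\,l}\psi^lO_j\big)$. Each orbit meets $\Delta$ in exactly one point: if $i$ is minimal such that the orbit meets $O_i$, it meets $O_i$ in one point, which lies in $\Delta$; the sets with larger index contribute no point of this orbit, since they avoid the translates of $O_i$.

**Step 5: making functions $\psi$-invariant.** *Claim: every $f\in C(Y,\mathbb Z)$ equals $f'+k-k\circ\phi^{-1}$ with $k,f'\in C(Y,\mathbb Z)$ and $f'\circ\psi=f'$.* Choose $g\in C(X,\mathbb Z)$ as in (12) with $\int g\,d\mu=0$, which is possible as $\mathrm{rot}_\mu(\psi)=0$. For $u\in U$, the function $g\circ u^{-1}-g$ is $\phi$-invariant, because $f$ and $f\circ\psi^{-1}$ are $U$-invariant. Hence it is constant, and its integral is $0$, so it is $0$; thus $g\in C(Y,\mathbb Z)$. Likewise $\sum_{i<p}g\circ\psi^{-i}$ is $\phi$-invariant, because summing (12) composed with $\psi^{-i}$ gives $f-f\circ\psi^{-p}=0$.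 It is constant with integral $0$, hence $0$.

Put $k=0$ on $\Delta$ and extend by $k(\psi^{-1}y)=k(y)-g(y)$, that is, $k(\psi^{-i}y)=-\sum_{l<i}g(\psi^{-l}y)$ for $y\in\Delta$, $0\le i<p$. This is consistent after $p$ steps because $\sum_{i<p}g\circ\psi^{-i}=0$, and it is continuous. So $g=k-k\circ\psi^{-1}$. With $f'=f-k+k\circ\phi^{-1}$,
$$f'-f'\circ\psi^{-1}=(g-g\circ\phi^{-1})-g+g\circ\phi^{-1}=0 .$$

**Step 6: contradiction.** Let $c:Y\to\{0,\dots,p-1\}$ be defined by $y\in\psi^{c(y)}\Delta$; so $c\circ\psi\equiv c+1\pmod p$. Then $c\circ\phi-c\bmod p$ is $\psi$-invariant. Let $\tilde b\in C(Y,\mathbb Z)$ be its $\psi$-invariant lift with values in $\{0,\dots,p-1\}$, and write $\tilde b=c\circ\phi-c+pf$ with $f\in C(Y,\mathbb Z)$. Apply Step 5 to $f$ and put $c^*=c+p\,k\circ\phi^{-1}$. Then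
$$\tilde b-pf'=c\circ\phi-c+pk-pk\circ\phi^{-1}=c^*\circ\phi-c^* .$$
The left side is $\psi$-invariant. So $c^*\circ\psi-c^*$ is $\phi$-invariant, hence an integer constant $\kappa$. Summing over a $p$-cycle of $\psi$ gives $p\kappa=0$, so $\kappa=0$. But $c^*\circ\psi-c^*\equiv1\pmod p$, a contradiction.

**Step 7: consequences.** So every compact subgroup of $T(\phi)$ meets $\ker\mathrm{rot}_\mu$ trivially. It therefore embeds into the abelian group $\mathrm{Hom}(K^0(X,\phi),\mathbb R/\mathbb Z)$. A nontrivial element of finite order in $\ker\mathrm{rot}_\mu$ would generate a finite, hence compact, subgroup meeting the kernel nontrivially; so $\ker\mathrm{rot}_\mu$ is torsion free. $\blacksquare$
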